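# Pairs of sets that meet in exactly one point: an exponential improvement on $4^n$

## Six pairs on four points, five pairs on a pentagon

Take the four points $1,2,3,4$. For each of the six 2-element subsets $A$ let $B$ be its complement. Two different pairs $(A,B)$ and $(A',B')$ from this list satisfy $A\cap B'\ne\emptyset$: otherwise $A\subseteq A'$, and both have two elements. So we have six pairs, each $A$ disjoint from its own $B$ and meeting every other $B$.

Now ask for more: each $A$ should meet every other $B$ in *exactly one* point. The list breaks at once, since $(\{1,2\},\{3,4\})$ and $(\{3,4\},\{1,2\})$ give $A\cap B'=\{1,2\}$. From each of the three complementary couples we may keep only one, so at most three of the six pairs survive. Three do survive: for $A=\{1,2\},\{1,3\},\{1,4\}$ we have, for instance, $\{1,2\}\cap\{2,4\}=\{2\}$, and the other cases are the same up to renaming.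

With a fifth point one can do better. Let $i$ run over $\mathbb Z/5\mathbb Z$ and put
$$A_i=\{i,i+1\},\qquad B_i=\{i-1,i+2\}.$$
Write $j=i+d$, so $B_j=\{i+d-1,\ i+d+2\}$. For $d=0$ this is $\{i-1,i+2\}$, disjoint from $A_i$. For $d=1,2,3,4$ it is $\{i,i+3\}$, $\{i+1,i+4\}$, $\{i+2,i\}$, $\{i+3,i+1\}$, and each of these meets $A_i=\{i,i+1\}$ in exactly one point. So five pairs are possible with all sets of size 2. In pictures, the $A_i$ are the edges of a pentagon, the $B_i$ are its non-edges, and each edge meets every non-edge except its own partner exactly once.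

**Definition (set-pair systems).** Let $V$ be a finite ground set. A *set-pair system* is a finite family $S=\{(A_i,B_i)\}_{i=1}^m$ with $A_i,B_i\subseteq V$ and $A_i\cap B_i=\emptyset$ for every $i$. It is *cross-intersecting* if $A_i\cap B_j\ne\emptyset$ for all $i\ne j$, and *1-cross intersecting* if $|A_i\cap B_j|=1$ for all $i\neq j$. We write $m(a,b,1)$ for the maximum size of a 1-cross intersecting system with $|A_i|\le a$ and $|B_i|\le b$ for all $i$.

The condition runs over ordered pairs: both $|A_i\cap B_j|=1$ and $|A_j\cap B_i|=1$ are required. This will matter.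

One family of values can be found by hand. For $r\ge1$ the system $A_i=\{i\}$, $B_i=[r+1]\setminus\{i\}$, $i\in[r+1]$, has $A_i\cap B_j=\{i\}$ for $i\ne j$, so $m(1,r,1)\ge r+1$. Conversely, let $m\ge2$ and $|A_i|\le1$. Then every $A_i$ is a singleton $\{x_i\}$ with $x_i\in B_j$ for all $j\ne i$. The $x_i$ are distinct, because $x_i=x_j$ would put $x_j$ into $B_j$. So $m-1\le|B_j|\le r$, and $m(1,r,1)=r+1=\binom{1+r}{1}$.

The following results are quoted. Bollobás (1965): a cross-intersecting system with $|A_i|\le a$, $|B_i|\le b$ has at most $\binom{a+b}{a}$ members. By the computation just made, the exact-one condition saves nothing when $a=1$. For $a,b\ge2$ it saves a constant factor: Holzman gives $m(a,b,1)\le\frac{29}{30}\binom{a+b}a$, and Kostochka–McCourtt–Nahvi give $m(a,b,1)\le\frac56\binom{a+b}a$. For $a=b=2$ the latter is $5$, so the pentagon is optimal and $m(2,2,1)=5$. Finally, Füredi–Gyárfás–Király give $m(n,n,1)\ge5^{n/2}$ for even $n$.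

So $m(n,n,1)$ grows at least like $\sqrt5^{\,n}$, and since $\binom{2n}n<4^n$, at most like $4^n$. The question is whether "exactly one" saves an *exponential* factor: is there a constant $C<4$ with $m(n,n,1)\le C^n$ for all large $n$? The answer is yes.

## Products and the statements to be proved

The lower bound comes from a product. Let $S=\{(A_i,B_i)\}$ and $S'=\{(A'_j,B'_j)\}$ be 1-cross intersecting. For each index $i$ of $S$ take a fresh copy $S'^{(i)}$ of $S'$, on a ground set disjoint from everything else, and form the pairs
$$(A_i\cup A'^{(i)}_j,\ B_i\cup B'^{(i)}_j).$$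
Each pair is disjoint. For two members with first indices $i\ne i'$, the copies do not interact, and the intersection is $A_i\cap B_{i'}$, of size 1. For $i=i'$ and $j\ne j'$, the first parts contribute $A_i\cap B_i=\emptyset$, and the intersection is a copy of $A'_j\cap B'_{j'}$, of size 1. (With one common copy of $S'$ the members $(i,j)$ and $(i',j')$ with $i\neq i'$, $j\ne j'$ would meet in two points; this is why the copies are fresh.) So the product is 1-cross intersecting, has $|S||S'|$ members, and
$$m(a+a',b+b',1)\ \ge\ m(a,b,1)\,m(a',b',1). \tag{1}$$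
Powers of the pentagon give $5^{n/2}$ for even $n$.

Inequality (1) also shows why a constant factor such as $\frac56$ does not amplify by itself: products transport *lower* bounds from small sizes to large ones, and an upper bound at one size says nothing through (1) about larger sizes. We need an inequality that is itself suited to induction. It is the following, in which every member is given a weight depending on its own sizes.

**Theorem 1.** For every $\lambda\in(0,\frac12]$ there is $\eta=\eta(\lambda)>0$ such that for all $p\in[\lambda,1-\lambda]$, $q=1-p$, and every 1-cross intersecting system,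
$$\sum_i (1+\eta)^{|A_i|+|B_i|}\,p^{|A_i|}q^{|B_i|}\le 1 .$$

**Corollary.** There is a constant $C<4$ with $m(n,n,1)\le C^n$ for every $n\ge1$.

**Theorem 2.** (a) For every $\lambda\in(0,\frac12]$ there is $c>0$ such that $m(a,b,1)\le(1-c)^{a+b}\binom{a+b}{a}$ for all $a,b\ge2$ with $\lambda\le\frac{a}{a+b}\le1-\lambda$.
(b) For all $a,b\ge 1$, $m(a,b,1)\ge(2e)^{-\min(a,b)}\binom{a+b}{a}$.
Hence for a sequence of pairs $(a,b)$ with $a+b\to\infty$, the ratio $m(a,b,1)/\binom{a+b}a$ is eventually at most $(1-c)^{a+b}$ for some fixed $c>0$ if and only if $\liminf\frac{\min(a,b)}{a+b}>0$.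

**Proposition 3.** $L=\lim_n m(n,n,1)^{1/n}$ exists, equals $\sup_n m(n,n,1)^{1/n}$, and $\sqrt5\le L<4$. Moreover $L=z_*^{-2}$, where $z_*$ is the largest $z\in(0,1]$ such that $\sum_i z^{|A_i|+|B_i|}\le1$ for all 1-cross intersecting systems.

As a sanity check on Theorem 1, take $p=\frac12$. The pentagon gives $5\left(\frac{1+\eta}2\right)^4\le1$, that is, $\eta\le2\cdot5^{-1/4}-1\approx0.337$; so $\eta(\frac12)$ cannot exceed this.

## The coin-tossing bound and where it stalls

The version of Theorem 1 with $\eta=0$ has a short proof. Toss independent coins $x_v\in\{0,1\}$, $v\in V$, with $\Pr(x_v=1)=p$. Let $E_i$ be the event that $x=1$ on all of $A_i$ and $x=0$ on all of $B_i$; its probability is $p^{|A_i|}q^{|B_i|}$. If $i\ne j$ and both events happen, a point $u\in A_i\cap B_j$ has $x_u=1$ and $x_u=0$. So the events are disjoint and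
$$\sum_ip^{|A_i|}q^{|B_i|}\le1. \tag{2}$$
With $p=\frac12$ this gives $m(n,n,1)\le4^n$.

This argument uses only $A_i\cap B_j\ne\emptyset$, and under that hypothesis no $\eta>0$ is possible. Indeed, for the system of all $n$-subsets of $[2n]$ with their complements and $p=\frac12$, the tilted sum is $(1+\eta)^{2n}\binom{2n}n4^{-n}\ge(1+\eta)^{2n}/(2n+1)\to\infty$. So size *one* must enter.

The natural way to let it enter is to reveal the coins one at a time, which is an induction. Put $P=(1+\eta)p$, $Q=(1+\eta)q$, and let the weight of a system be $w(S)=\sum_iP^{|A_i|}Q^{|B_i|}$. Pick $v\in V$, and let $a,b,c$ be the total weights of the members with $v\in A_i$, with $v\in B_i$, and with $v\notin A_i\cup B_i$. If $x_v=1$ is revealed, the members with $v\in B_i$ die and the others lose the point $v$; the new weight is $a/P+c$. If $x_v=0$, it is $b/Q+c$. Now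
$$p\Big(\frac aP+c\Big)+q\Big(\frac bQ+c\Big)=\frac{a+b}{1+\eta}+c .$$
If both smaller systems have weight at most 1, we learn $\frac{a+b}{1+\eta}+c\le1$, and hence only $w(S)=a+b+c\le1+\eta$. The induction misses by a factor $1+\eta$ per step, and that is where it stops.

One thing rescues it. The loss is tiny if $\eta$ is tiny, so it suffices to find some *fixed* slack within a *bounded* number of queries. Suppose that after $t$ queries one outcome has weight at most $1-\gamma$ and all others at most 1. Each outcome has probability at least $\lambda^t$, so the average is at most $1-\lambda^t\gamma$, and $w(S)\le(1+\eta)^t(1-\lambda^t\gamma)$. This is below 1 once $\eta$ is small in terms of $\lambda,t,\gamma$. Read backwards: in a minimal counterexample, *every* outcome of boundedly many queries has weight extremely close to 1. The rest of the proof of Theorem 1 shows that a 1-cross intersecting system cannot be that rigid.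

## Minimal counterexamples, reductions and states

Fix $\lambda\in(0,\frac12]$. We shall meet constants
$$C_1,\ t_0,\ M_0,\ a_0,\ \delta,\ t_1,\ M_1,\ \theta,\ \kappa,\ T_0,\ \varepsilon,$$
each given by a formula in $\lambda$ and the earlier ones, never involving $p$, $\eta$ or a system. At the end $\eta$ is chosen small in terms of all of them; for now we require $\eta\le\lambda/2\le\frac14$. Let $p\in[\lambda,1-\lambda]$, $q=1-p$, $P=(1+\eta)p$, $Q=(1+\eta)q$ and $\rho=1-\lambda/2$. Since $(1+\frac\lambda2)(1-\lambda)\le1-\frac\lambda2$,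
$$\lambda\le P,Q\le\rho<1,\qquad PQ\le\frac{(1+\eta)^2}4\le\frac{25}{64}<\frac12 .$$
Put $T_i=A_i\cup B_i$, $k_i=|A_i|+|B_i|$, $\mu_i=P^{|A_i|}Q^{|B_i|}$, and $w(S)=\sum_i\mu_i$. Theorem 1 says $w\le1$.

**Step 1: a minimal counterexample.** The purpose is to have $w\le1$ for everything smaller. Suppose some 1-cross intersecting system has $w>1$, and among all of these (for this $p,\eta$) let $S$, with index set $[m]$, minimize the positive integer $N(S)=\sum_i(k_i+1)$. Then every 1-cross intersecting $S'$ with $N(S')<N(S)$ has $w(S')\le1$. As $P,Q<1$, a system with at most one member has weight at most 1, so $m\ge2$. Then $|A_i\cap B_j|=1$ for $j\neq i$ forces all $A_i$ and all $B_j$ to be nonempty. Hence $\mu_i\le PQ<\frac12$ for every $i$.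

**Step 2: reductions.** These are the smaller systems to which minimality will be applied.

**Definition (reduction).** Let $I\subseteq[m]$ and $U\subseteq V$ satisfy $A_i\cap B_j\cap U=\emptyset$ for all $i,j\in I$. The system $\{(A_i\setminus U,B_i\setminus U)\}_{i\in I}$ is called a *reduction* of $S$.

A reduction is again 1-cross intersecting, because removing $U$ destroys no intersection point among members of $I$. Its weight is $\sum_{i\in I}\mu_iP^{-|A_i\cap U|}Q^{-|B_i\cap U|}$. For example, in the pentagon let $U=\{0\}$ and keep the members with $0\notin B_i$. Since $B_1=\{0,3\}$ and $B_3=\{2,0\}$, these are $i=0,4,2$, and we get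
$$(\{1\},\{4,2\}),\quad(\{4\},\{3,1\}),\quad(\{2,3\},\{1,4\}),$$
which is 1-cross intersecting, as one checks in six glances.

A reduction of a reduction is a reduction: if $(I,U)$ is followed by $(I',U')$ with $I'\subseteq I$, then for $i,j\in I'$ no point of $A_i\cap B_j$ lies in $U$, and none of the remaining ones lies in $U'$. So $(I',U\cup U')$ qualifies. Also, a reduction has $N<N(S)$, hence weight at most 1, unless $I=[m]$ and $U$ meets no $T_i$; in that exceptional case its weight is $w(S)$. (Dropping a member lowers $N$ by at least 1 even if $k_i=0$; this is the reason for the "$+1$" in $N$.)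

**Step 3: queries, and an upper bound for all reductions.** For a reduction $S'$ and $v\in V$ let $a,b,c$ be the weights in $S'$ of the members with $v\in A_i$, with $v\in B_i$, and with $v\notin T_i$. Let $S'_{v=1}$ keep the members with $v\notin B_i$ and delete $v$; let $S'_{v=0}$ keep the members with $v\notin A_i$ and delete $v$. In the first case $v$ lies in no surviving $B_j$, in the second in no surviving $A_i$, so both are reductions. Their weights are $a/P+c$ and $b/Q+c$, and as computed above
$$p\,w(S'_{v=1})+q\,w(S'_{v=0})=\frac{a+b}{1+\eta}+c\ \ge\ \frac{w(S')}{1+\eta}. \tag{3}$$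
Call $v$ *relevant* if it lies in some $T_i$ of $S$. If $v$ is relevant, each of $S_{v=0}$ and $S_{v=1}$ either loses a member or loses a point of some member, so they and all their reductions have $N<N(S)$ and weight at most 1. Relevant elements exist, so (3) with $S'=S$ gives $1<w(S)\le1+\eta$. Together with Step 2,
$$\text{every reduction of } S \text{ has weight at most } 1+\eta\le\tfrac54. \tag{4}$$

**Step 4: states, and rigidity.** This step makes precise that every outcome of a few queries has weight nearly 1.

**Definition (state).** A *state of depth $t$* is a reduction obtained from $S$ by $t$ successive queries with prescribed answers, where the first queried element is relevant if $t\ge1$. The state of depth $0$ is $S$.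

Let $\sigma$ be a state of depth $t\ge1$ with queried elements $v_1,\dots,v_t$. Keep these elements and let the answers vary, answer 1 having probability $p$ and answer $0$ probability $q$, independently. By (3), applied $t$ times, the average of the $2^t$ resulting weights is at least $(1+\eta)^{-t}w(S)>(1+\eta)^{-t}\ge1-t\eta$. All these weights are at most 1, because $v_1$ is relevant. The answer string of $\sigma$ has probability $\pi_\sigma\ge\lambda^t$, so the average is at most $1-\pi_\sigma(1-w(\sigma))$. Comparing,
$$1-t\eta\lambda^{-t}\le w(\sigma)\le1\qquad\text{for every state }\sigma\text{ of depth }t\ge1. \tag{5}$$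
We will choose $\eta$ so that $(T_0+1)\,\eta\,\lambda^{-(T_0+1)}\le\varepsilon\le\frac12$. Since $t\lambda^{-t}$ increases with $t$, every state of depth between $1$ and $T_0+1$ then has weight in $[1-\varepsilon,1]$.

## Cliques against independent sets: few elements carry much weight

In $S$, let $a_v,b_v$ be the weights of the members with $v\in A_i$, resp. $v\in B_i$. Counting triples gives $\sum_va_vb_v=\sum_{i\ne j}\mu_i\mu_j$, which is bounded below. We want one element $v$ with $a_vb_v$ bounded below, and $V$ may be huge. So we need to know that few elements carry the sum.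

Here is a first try. Let $W_0$ be the set of the elements with $a_v+b_v\ge2^{-t}$, $M=|W_0|$, and classify the members by their trace $(A_i\cap W_0,B_i\cap W_0)$. Two members with the same trace satisfy $A_i\cap B_j\cap W_0=A_i\cap B_i\cap W_0=\emptyset$, so each class with $U=W_0$ is a reduction, of weight at most $\frac54$. There are at most $3^M$ classes, and deleting $W_0$ from a member multiplies its weight by at least $\rho^{-|T_i\cap W_0|}$. Summing, $\sum_i\mu_i\rho^{-|T_i\cap W_0|}\le\frac54 3^M$, which bounds the mass $K=\sum_{v\in W_0}(a_v+b_v)$ by a constant times $1+M$. But all we know about $M$ is $M\le2^tK$, and $K\le\text{const}\cdot(1+2^tK)$ says nothing. We need far fewer classes: $M^{O(\log M)}$ would give $K=O((1+\log M)^2)$, and then $M\le2^tK$ does bound $K$. The exact-one condition delivers this, through a graph in which the $A_i$ are cliques and the $B_j$ independent sets.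

**Lemma A.** There is $C_1=C_1(\lambda)\ge1$ such that the following holds for every reduction $S'$ of $S$ with $w(S')\ge\frac12$. Let $a_v,b_v$ be the weights in $S'$ of the members with $v\in A_i$, resp. $v\in B_i$. Put $V_t=\{v:a_v+b_v\ge2^{-t}\}$ and $K_t=\sum_{v\in V_t}(a_v+b_v)$. Then for all integers $t\ge0$: $K_t\le C_1(t+1)^2$ and $|V_t|\le C_12^t(t+1)^2$.

In the proof, $A_i,B_i,\mu_i$ denote the sets and weights of $S'$, and $w=w(S')\in[\frac12,\frac54]$ by (4).

**Step 1: the graph.** Let $G$ be the graph on $V$ in which $u\ne u'$ are adjacent iff $\{u,u'\}\subseteq A_i$ for some $i$; write $N(v)$ for the neighborhood, which does not contain $v$. Every $A_i$ is a clique by definition. Every $B_j$ is independent: if $u\ne u'$ lie in $B_j$ and in some $A_i$, then $i\ne j$ since $A_j\cap B_j=\emptyset$, and $|A_i\cap B_j|\ge2$, a contradiction. For the pentagon system, $G$ is the pentagon.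

**Step 2: transcripts.** We now sort the members into few classes. Let $W_0=V_t$, $M=|W_0|$, and assume $M\ge1$. Fix an order on $V$. To each member $i$ we assign a transcript (Yannakakis's protocol): start with $W=W_0$ and repeat the following.

* (a) If some $v\in A_i\cap W$ has $|N(v)\cap W|\le|W|/2$, take the first such $v$, record $(v,A)$, and replace $W$ by $W\cap N(v)$.
* (b) Otherwise, if some $v\in B_i\cap W$ has $|W\setminus(N(v)\cup\{v\})|\le|W|/2$, take the first such $v$, record $(v,B)$, and replace $W$ by $W\setminus(N(v)\cup\{v\})$.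
* (c) Otherwise stop.

Each recorded step at least halves $|W|$ and needs $W\ne\emptyset$. After $s$ steps $|W|\le M2^{-s}$, so a further step needs $s\le\log_2M$, and there are at most $\lfloor\log_2M\rfloor+1$ steps. A step records one of $2M$ symbols; padding with a blank, the number of transcripts is at most $(2M+1)^{\log_2M+1}$. The transcript determines all the sets $W$ that occur.

As a toy run, take the pentagon with $W_0=\{0\}$. Members with $0\in A_i$ ($i=0,4$) record $(0,A)$, those with $0\in B_i$ ($i=1,3$) record $(0,B)$, and $i=2$ records nothing. The class $\{0,4\}$ with $U=\{0\}$ gives $(\{1\},\{4,2\}),(\{4\},\{3,1\})$, a reduction.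

**Step 3: transcript classes are reductions.** We claim that if $i,j$ have the same transcript, then $A_i\cap B_j\cap W_0=\emptyset$. Suppose $u\in A_i\cap B_j\cap W_0$. The sets $W$ are common to $i$ and $j$, and $u$ either leaves $W$ at some step or survives to the end.

* If $u$ is removed at a step $(v,A)$, then $v\in A_i\cap A_j$ and $u\notin N(v)$. If $u=v$, then $v\in A_j\cap B_j$, impossible. If $u\ne v$, then $u,v\in A_i$ are adjacent, impossible.
* If $u$ is removed at a step $(v,B)$, then $v\in B_i\cap B_j$ and $u\in N(v)\cup\{v\}$. If $u=v$, then $v\in A_i\cap B_i$, impossible. If $u\in N(v)$, then $u,v\in B_j$ are adjacent, contradicting independence.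
* If $u$ lies in the final $W$, then failure of (a) for $i$, with $u\in A_i\cap W$, gives $|N(u)\cap W|>|W|/2$. Failure of (b) for $j$, with $u\in B_j\cap W$, gives $|W\setminus(N(u)\cup\{u\})|>|W|/2$. These are disjoint subsets of $W$, impossible.

So each transcript class, with $U=W_0$, is a reduction of $S'$, hence of $S$, and has weight at most $\frac54$.

**Step 4: the mass bound.** Let $h_i=|T_i\cap W_0|$. Deleting $W_0$ multiplies the weight of member $i$ by at least $\rho^{-h_i}$, since $P,Q\le\rho$. Summing over classes,
$$\sum_i\mu_i\rho^{-h_i}\le\tfrac54(2M+1)^{\log_2M+1}.$$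
Also $\sum_i\mu_ih_i=\sum_{v\in W_0}(a_v+b_v)=K_t$. Jensen's inequality for the convex function $x\mapsto\rho^{-x}$ and the probabilities $\mu_i/w$ gives
$$w\,\rho^{-K_t/w}\le\tfrac54(2M+1)^{\log_2M+1}.$$
Take $\log_2$, using $w\ge\frac12$ (so $\frac5{4w}\le\frac52$), $w\le\frac54$ and $2M+1\le4M$:
$$K_t\le\frac{5/4}{\log_2(1/\rho)}\Big[\log_2\tfrac52+(\log_2M+1)(\log_2M+2)\Big]\le C(1+\log_2M)^2,\qquad C=\frac5{\log_2(1/\rho)}.$$
For the last inequality, $\log_2\frac52\le2\le2(1+\log_2M)^2$, and the product is at most $2(1+\log_2M)^2$.

**Step 5: closing the loop.** By definition of $V_t$ we have $M\le2^tK_t$. Suppose $K_t\ge1$ and put $y=\sqrt{K_t}\ge1$. Then $\log_2M\le t+2\log_2y$, so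
$$y\le\sqrt C\,(1+t+2\log_2y).$$
The function $2\log_2y-\frac y{2\sqrt C}$ is bounded above on $y\ge1$, say by $C_2=C_2(C)\ge0$. Hence $y\le\sqrt C(1+t+C_2)+\frac y2$, that is, $y\le2\sqrt C(1+t+C_2)\le2\sqrt C(1+C_2)(t+1)$. With $C_1=\max\bigl(1,4C(1+C_2)^2\bigr)$ this is $K_t\le C_1(t+1)^2$. If $K_t<1$ or $M=0$ the bound is trivial. Finally $|V_t|\le2^tK_t\le C_12^t(t+1)^2$. This proves Lemma A. $\square$

We use Lemma A in the following form. In the situation of the lemma, split the elements $v\notin V_t$ of positive mass according to the integer $s$ with $2^{-s}\le a_v+b_v<2^{-s+1}$; here $s>t$. Since $a_vb_v\le\frac14(a_v+b_v)^2\le2^{-s-1}(a_v+b_v)$,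
$$\sum_{v\notin V_t}a_vb_v\ \le\ \sum_{s>t}2^{-s-1}K_s\ \le\ \tau(t):=C_1\sum_{s>t}2^{-s-1}(s+1)^2 . \tag{6}$$
The series converges, so $\tau(t)\to0$ as $t\to\infty$; and $\tau$ depends on $\lambda$ only.

## One heavy element, fixed from now on

Work in $S$ itself. Since $A_i\cap B_i=\emptyset$ and $|A_i\cap B_j|=1$ for $i\ne j$,
$$\sum_va_vb_v=\sum_{i\ne j}\mu_i\mu_j=w(S)^2-\sum_i\mu_i^2\ \ge\ w(S)\bigl(w(S)-\max_i\mu_i\bigr)\ \ge\ \tfrac12,$$
because $w(S)>1$ and $\mu_i<\frac12$. Choose $t_0$ with $\tau(t_0)\le\frac14$ and put $M_0=C_12^{t_0}(t_0+1)^2$. By (6), the elements of $V_{t_0}$ contribute at least $\frac14$, and there are at most $M_0$ of them by Lemma A. So some $v$ has $a_vb_v\ge\frac1{4M_0}$, and as $b_v\le\frac54$,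
$$a_v\ge a_0:=\frac1{5M_0}.$$
**Fix this $v$.** It is relevant. Put $\delta=a_0/2$.

## A query that moves the mass of $\{v\in A_i\}$

The plan is now as follows. For a state $\sigma$ in which $v$ has not been queried, let $\xi_\sigma$ be the weight in $\sigma$ of the members with $v\in A_i$, and $\zeta_\sigma$ the weight of those with $v\in B_i$. We query other elements and watch $\xi$. On average $\xi$ hardly changes. We will show that as long as $\xi\ge\delta$ there is a query $u$ whose two answers give substantially different values of $\xi$. A bounded quantity with a nearly constant mean cannot be moved like this for long.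

**Step 1: balance.** Rigidity ties $\xi$ to $\zeta$. Let $\sigma$ have depth at most $T_0$, with $v$ not queried. Querying $v$ gives two states of depth between 1 and $T_0+1$ (if $\sigma=S$, the first query is the relevant element $v$), of weights $\xi_\sigma/P+c$ and $\zeta_\sigma/Q+c$, where $c$ is the weight of the members of $\sigma$ with $v\notin T_i$. Both weights lie in $[1-\varepsilon,1]$, so
$$\Big|\frac{\xi_\sigma}P-\frac{\zeta_\sigma}Q\Big|\le\varepsilon. \tag{7}$$

Now choose $t_1$ with $\tau(t_1)\le\lambda\delta^2/4$, and put $M_1=C_12^{t_1}(t_1+1)^2$ and $\theta=\lambda\delta^2/(5M_1)$. We require $\varepsilon\le\min(\frac12,\frac\delta2,\frac\theta4)$.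

**Lemma B.** Let $\sigma$ be a state of depth $\le T_0-1$ in which $v$ has not been queried, and let $\xi_\sigma\ge\delta$. Then there is an unqueried $u\ne v$ lying in some $T_i$ of $\sigma$ such that $|\xi_{\sigma,u=1}-\xi_{\sigma,u=0}|\ge\theta/2$.

All sets and weights in the proof are those of $\sigma$; write $\xi,\zeta$ for $\xi_\sigma,\zeta_\sigma$.

**Step 2: both masses are substantial.** By (7), $\zeta\ge Q(\xi/P-\varepsilon)$. Since $P<1$, $\xi/P-\varepsilon\ge\xi-\varepsilon\ge\delta/2$, and $Q\ge\lambda$. So $\zeta\ge\lambda\delta/2$ and $\xi\zeta\ge\lambda\delta^2/2$.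

**Step 3: finding $u$.** We look for an element that often lies in $B_i$ when $v\in A_i$, and often in $A_j$ when $v\in B_j$. For $u\ne v$ let $\alpha_A(u),\alpha_B(u),\alpha_c(u)$ be the weights of the members with $v\in A_i$ and, respectively, $u\in A_i$, $u\in B_i$, $u\notin T_i$. Let $\beta_A(u),\beta_B(u),\beta_c(u)$ be the same with $v\in B_i$ in place of $v\in A_i$. Take $i$ with $v\in A_i$ and $j$ with $v\in B_j$. Then $i\ne j$, so $A_j\cap B_i$ is a single point, and it is not $v$ because $v\notin A_j$. Summing $\mu_i\mu_j$ over all such $i,j$, sorted by this point,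
$$\sum_{u\ne v}\alpha_B(u)\beta_A(u)=\xi\zeta\ \ge\ \tfrac12\lambda\delta^2. \tag{8}$$
Here the condition is used in the order $(j,i)$, although $v$ already witnesses it in the order $(i,j)$.

We have $\alpha_B(u)\le b_u$ and $\beta_A(u)\le a_u$, and $w(\sigma)\ge\frac12$ (it exceeds 1 at depth 0 and is at least $1-\varepsilon$ otherwise). So (6) applies in $\sigma$, and the $u\notin V_{t_1}$ contribute at most $\tau(t_1)\le\lambda\delta^2/4$ to (8). Since $|V_{t_1}|\le M_1$, some $u\in V_{t_1}$, $u\ne v$, has $\alpha_B(u)\beta_A(u)\ge\lambda\delta^2/(4M_1)$. Both factors are at most $\frac54$ by (4), so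
$$\alpha_B(u)\ge\theta,\qquad\beta_A(u)\ge\theta .$$
As $u$ has positive mass in $\sigma$, it lies in some $T_i$ of $\sigma$; a queried element has been deleted, so $u$ is unqueried. Drop $u$ from the notation.

**Step 4: one of $\xi,\zeta$ must move, hence both.** Write $\xi_1,\zeta_1$ for the values at $(\sigma,u=1)$ and $\xi_0,\zeta_0$ for those at $(\sigma,u=0)$. From the definition of a query,
$$\xi_1=\frac{\alpha_A}P+\alpha_c,\quad\xi_0=\frac{\alpha_B}Q+\alpha_c,\quad\zeta_1=\frac{\beta_A}P+\beta_c,\quad\zeta_0=\frac{\beta_B}Q+\beta_c .$$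
The two new states have depth at most $T_0$, and $v$ has not been queried in them. (If $\sigma=S$, the first query $u$ is relevant, as it lies in some $T_i$ of $S$.) Subtracting (7) for the two states,
$$\Big|\frac{\xi_1-\xi_0}P-\frac{\zeta_1-\zeta_0}Q\Big|\le2\varepsilon. \tag{9}$$
Now the exact-one condition enters again: $\alpha_A\beta_B=0$. Otherwise there are $i$ with $\{u,v\}\subseteq A_i$ and $j$ with $\{u,v\}\subseteq B_j$; then $i\ne j$ and $|A_i\cap B_j|\ge2$. So one of two cases holds.

If $\alpha_A=0$, then $\xi_0-\xi_1=\alpha_B/Q\ge\theta$ directly.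

If $\beta_B=0$, then $\zeta_1-\zeta_0=\beta_A/P$, so $\zeta$ moves, and (9) transfers this to $\xi$:
$$\xi_1-\xi_0\ \ge\ \frac{P}{Q}\cdot\frac{\beta_A}P-2\varepsilon P=\frac{\beta_A}Q-2\varepsilon P\ \ge\ \theta-2\varepsilon\ \ge\ \frac\theta2 .$$
This proves Lemma B. $\square$

The pentagon shows the mechanism with actual numbers. Use $p=q=\frac12$ and $\eta=0$, count weights in units of $\frac1{16}$, and take $v=0$. Then $v\in A_i$ for $i=0,4$ and $v\in B_i$ for $i=1,3$, so $\xi=\zeta=2$. Here $B_0=\{4,2\}$, $B_4=\{3,1\}$, $A_1=\{1,2\}$ and $A_3=\{3,4\}$, so each of $u=1,2,3,4$ has $\alpha_B(u)=\beta_A(u)=1$, and the sum in (8) is $4=\xi\zeta$. For $u=2$ we have $\alpha_A=0$, $\alpha_c=1$, so $\xi_1=1$ and $\xi_0=3$: the mass moves. For $u=1$ we have $\alpha_A=1$ (from $A_0=\{0,1\}$), $\alpha_c=0$, and $\beta_B=0$, $\beta_c=1$, so $\xi_1=\xi_0=2$ while $\zeta_1=3$, $\zeta_0=1$. Here $\zeta$ moves and $\xi$ does not, which violates (9) for small $\varepsilon$. The pentagon is not a counterexample, so it need not satisfy (7) and (9); in a minimal counterexample such an imbalance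 is excluded.

## The second moment of $\xi$ outgrows its bound

**Step 1: the last constants.** Put
$$\kappa=\frac{\lambda\theta^2}{16},\qquad T_0=\Big\lceil\frac{20}{\kappa a_0}\Big\rceil,\qquad\varepsilon=\min\Big(\frac12,\frac\delta2,\frac\theta4\Big),$$
and choose $\eta>0$ with
$$\eta\le\frac\lambda2,\qquad(T_0+1)\,\eta\,\lambda^{-(T_0+1)}\le\varepsilon,\qquad\eta\le\frac{\lambda\theta^2}{64},\qquad T_0\eta\le\frac18 .$$
The order is right: $C_1$ comes from $\lambda$ via $\rho$; then $t_0,M_0,a_0,\delta$; then $t_1,M_1,\theta$; then $\kappa,T_0,\varepsilon$; then $\eta$. All depend on $\lambda$ only, not on $p$ or $S$.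

**Step 2: the process.** We make $T_0$ queries guided by Lemma B. Start at $S$. At the current state $\sigma$, if $\xi_\sigma<\delta$, stop and stay there forever. Otherwise query the element $u$ of Lemma B, with answer $1$ with probability $p$ and $0$ with probability $q$. At time $t<T_0$ a state that has not stopped has depth $t\le T_0-1$, so Lemma B applies. The first query is relevant, and $v$ is never queried. Let $Z_t$ be the value of $\xi$ after $t$ steps. Then $Z_0=a_v\ge a_0>\delta$ and $0\le Z_t\le\frac54$.

**Step 3: the mean hardly drops.** At a state that is not stopped, in the notation of Lemma B, $\xi_\sigma=\alpha_A+\alpha_B+\alpha_c$ and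
$$\mathbb E[Z_{t+1}\mid\sigma]=p\xi_1+q\xi_0=\frac{\alpha_A+\alpha_B}{1+\eta}+\alpha_c\ \ge\ \frac{\xi_\sigma}{1+\eta}. \tag{10}$$
At a stopped state $Z_{t+1}=Z_t$. Therefore
$$\mathbb E[Z_{T_0}]\ge a_0(1+\eta)^{-T_0}\ge a_0(1-T_0\eta)\ge\tfrac78a_0 .$$

**Step 4: the second moment grows.** A variable with values $\xi_1,\xi_0$ taken with probabilities $p,q$ has variance $pq(\xi_1-\xi_0)^2$. So at a state that is not stopped, by (10) and Lemma B,
$$\mathbb E[Z_{t+1}^2\mid\sigma]=(p\xi_1+q\xi_0)^2+pq(\xi_1-\xi_0)^2\ \ge\ \xi_\sigma^2(1-2\eta)+\frac\lambda2\cdot\frac{\theta^2}4 .$$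
We used $(1+\eta)^{-2}\ge1-2\eta$ and $pq\ge\lambda(1-\lambda)\ge\frac\lambda2$. As $2\xi_\sigma^2\le\frac{25}8\le4$ and $4\eta\le\frac{\lambda\theta^2}{16}$,
$$\mathbb E[Z_{t+1}^2\mid\sigma]\ \ge\ \xi_\sigma^2+\frac{\lambda\theta^2}8-4\eta\ \ge\ \xi_\sigma^2+\kappa. \tag{11}$$

**Step 5: almost surely stopped, yet the mean says otherwise.** Let $\pi$ be the probability that $\xi\ge\delta$ at all times $0,\dots,T_0$, so that the process is not stopped at time $T_0$. At each time $t<T_0$ the probability of not being stopped is at least $\pi$, so (11) gives $\mathbb E[Z_{t+1}^2]\ge\mathbb E[Z_t^2]+\kappa\pi$. Summing, $2\ge\frac{25}{16}\ge\mathbb E[Z_{T_0}^2]\ge\kappa T_0\pi$, hence $\pi\le\frac2{\kappa T_0}$. If the process is stopped, $Z_{T_0}<\delta$. Therefore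
$$\mathbb E[Z_{T_0}]\le\delta+\tfrac54\pi\le\frac{a_0}2+\frac5{2\kappa T_0}\le\frac{a_0}2+\frac{a_0}8=\tfrac58a_0,$$
by the choice $T_0\ge20/(\kappa a_0)$. This contradicts $\mathbb E[Z_{T_0}]\ge\frac78a_0$ from Step 3. So no system has $w>1$, and Theorem 1 is proved. $\blacksquare$

**Proof of the Corollary.** Take $\lambda=p=\frac12$ and $\eta=\eta(\frac12)\le\frac14$. If $|A_i|,|B_i|\le n$, each summand in Theorem 1 is $\left(\frac{1+\eta}2\right)^{k_i}\ge\left(\frac{1+\eta}2\right)^{2n}$, because $\frac{1+\eta}2<1$ and $k_i\le2n$. So $m(n,n,1)\le C^n$ for all $n\ge1$, with $C=4/(1+\eta)^2<4$. $\blacksquare$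

## Unequal sizes: when the saving over $\binom{a+b}a$ is exponential

**Proof of Theorem 2(a).** Let $N=a+b$, $p=a/N\in[\lambda,1-\lambda]$, $q=b/N$, and $\eta=\eta(\lambda)$ as constructed above, so that $P,Q<1$. Then every summand in Theorem 1 is at least $(1+\eta)^Np^aq^b$, and $m(a,b,1)\le(1+\eta)^{-N}p^{-a}q^{-b}$.

To compare with the binomial coefficient, note that $\binom Nap^aq^b$ is the largest term of the binomial distribution with parameters $N,p$. The ratio of the term at $k+1$ to the term at $k$ is $\frac{(N-k)a}{(k+1)b}$, which is at least 1 exactly when $k\le a-\frac bN$. This holds for $k\le a-1$ and fails for $k\ge a$. The $N+1$ terms sum to 1, so $\binom Nap^aq^b\ge\frac1{N+1}$. Hence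
$$m(a,b,1)\le(N+1)(1+\eta)^{-N}\binom Na .$$
For $N\ge N_0(\lambda)$ the right side is at most $(1+\frac\eta2)^{-N}\binom Na$. For $N<N_0$ and $a,b\ge2$ we use the quoted bound of Kostochka–McCourtt–Nahvi: $m(a,b,1)\le\frac56\binom Na\le(1-c)^N\binom Na$ as soon as $(1-c)^{N_0}\ge\frac56$. Take the smaller of the two values of $c$. $\blacksquare$

**Proof of Theorem 2(b).** Exchanging the roles of $A$ and $B$ shows $m(a,b,1)=m(b,a,1)$, so let $a\le b$ and $x=b/a\ge1$. Put $r=\lfloor x\rfloor$. We know $m(1,r,1)\ge r+1$, and the product of $a$ copies has $|A|\le a$ and $|B|\le ar\le b$. So by (1)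
$$m(a,b,1)\ge(\lfloor x\rfloor+1)^a\ge x^a\ge\Big(\frac{1+x}2\Big)^a .$$
Since $\binom{a+b}a\le\left(\frac{e(a+b)}a\right)^a=(e(1+x))^a$, this gives $m(a,b,1)\ge(2e)^{-a}\binom{a+b}a$, and $a=\min(a,b)$. $\blacksquare$

**Proof of the equivalence.** Suppose $a+b\to\infty$ and $\liminf\frac{\min(a,b)}{a+b}>0$. Let $\lambda\in(0,\frac12]$ be half of this liminf. Eventually $\lambda\le\frac a{a+b}\le1-\lambda$ and $\min(a,b)\ge2$, so (a) applies. Conversely, if $\frac{\min(a,b)}{a+b}\to0$ along a subsequence, then by (b) the ratio is at least $(2e)^{-\min(a,b)}=e^{-o(a+b)}$ along it, so no fixed $c>0$ works. (If an entry $0$ is allowed, then $m(0,b,1)=1=\binom b0$, and the inequality in (b) still holds.) $\blacksquare$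

## The growth rate as a critical weight

**Proof of Proposition 3.** Recall Fekete's lemma: if $x_{n+n'}\ge x_n+x_{n'}$ for all $n,n'\ge1$, then $\lim x_n/n$ exists and equals $\sup x_n/n$.

**Step 1: the limit.** By (1), $x_n=\log m(n,n,1)$ is superadditive, and $0\le x_n\le n\log4$ by (2). So $L$ exists and equals the supremum. The pentagon gives $L\ge m(2,2,1)^{1/2}=\sqrt5$, and the Corollary gives $L\le C<4$.

**Step 2: $z_*$ exists.** Call $z\in(0,1]$ *valid* if $\sum_iz^{k_i}\le1$ for all 1-cross intersecting systems. The set of valid $z$ is an intersection of sets closed in $(0,1]$; it is downward closed because $z^{k}$ increases with $z$; and it contains $\frac12$ by Theorem 1. So it has a largest element $z_*$.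

**Step 3: valid $z$ bound $L$ from above.** If $z$ is valid and a system has $m$ members with $|A_i|,|B_i|\le n$, then $mz^{2n}\le\sum_iz^{k_i}\le1$. So $m(n,n,1)\le z^{-2n}$ and $L\le z^{-2}$.

**Step 4: invalid $z$ bound $L$ from below.** Let $z$ be invalid, and take $S$ with $\sum_iz^{k_i}>1$. In the $N$-fold product of $S$ let $m_{s,t}$ be the number of members with $|A|=s$, $|B|=t$. Sizes add in products, so
$$\sum_{s,t}m_{s,t}z^{s+t}=\Big(\sum_iz^{k_i}\Big)^N,$$
which grows exponentially in $N$. The sizes $s,t$ are at most $N$ times a constant, so only polynomially many pairs $(s,t)$ occur. Hence for large $N$ some pair has $m_{s,t}z^{s+t}>1$. Here $s+t\ge1$: two members with $A=B=\emptyset$ would violate the exact-one condition, so $m_{0,0}\le1$.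

The members with these sizes form a 1-cross intersecting system, and so does its transpose, in which $A$ and $B$ are exchanged. Their product has $m_{s,t}^2$ members, all with $|A|=|B|=n:=s+t$. Since $L$ is the supremum,
$$L^n\ge m(n,n,1)\ge m_{s,t}^2>z^{-2n},$$
that is, $L>z^{-2}$.

**Step 5: conclusion.** By Steps 3 and 4, $z\in(0,1]$ is valid if and only if $L\le z^{-2}$, i.e. $z\le L^{-1/2}$. As $L\ge\sqrt5>1$, the number $L^{-1/2}$ lies in $(0,1]$, so $z_*=L^{-1/2}$ and $L=z_*^{-2}$. $\blacksquare$

## Words in lexicographic order: why both orders $(i,j)$ and $(j,i)$ are needed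

Suppose $|A_i\cap B_j|=1$ is required only for $i<j$. Then there is no saving at all. Index by the $\binom{a+b}a$ words with $a$ letters L and $b$ letters R, in lexicographic order with L before R. Let $A_i$ be the set of prefixes of word $i$ (including the empty one) that are followed in it by L, and $B_i$ the set of those followed by R. Then $|A_i|=a$, $|B_i|=b$ and $A_i\cap B_i=\emptyset$. For $i<j$, a point of $A_i\cap B_j$ is a common prefix after which word $i$ has L and word $j$ has R. The longest common prefix is one, since word $i$ comes first, and shorter common prefixes are followed by the same letter in both words. So $|A_i\cap B_j|=1$. In the same way $A_i\cap B_j=\emptyset$ for $i>j$.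

One can see which line of the proof this system defeats. It satisfies $|A_i\cap B_j|\le1$ for all $i,j$, so the graph of Lemma A still has its cliques and independent sets, and $\alpha_A\beta_B=0$ still holds. What fails is (8). If $v\in A_i\cap B_j$, then $i<j$, so $A_j\cap B_i=\emptyset$: the sum in (8) is $0$ for every $v$, and there is no $u$ to query.
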